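# Abelian groups of automorphisms with finitely many orbits

## 1. Commutative $A$, commutative $G$? Orbit counts one, two and four

Let $G$ be a group, and let $A$ be an abelian group acting on $G$ by automorphisms. We write automorphisms as exponents: $g^a$ is the image of $g$ under $a$, and $g^{ab}=(g^a)^b$. The **$A$-orbit** of $g$ is $\{g^a : a\in A\}$, and $\{1\}$ is always an orbit. Suppose that there are only finitely many $A$-orbits. What does this say about $G$? Neither $A$ nor $G$ is assumed finite, finitely generated or topological.

The natural first guess is that commutativity passes from $A$ to $G$: up to the action of a commutative group, $G$ has only finitely many elements, so $G$ should be abelian. We test this, with $r$ the number of orbits.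

*One orbit.* Since $\{1\}$ is an orbit, $G=1$.

*Two orbits.* Now $G\setminus\{1\}$ is one orbit. An example is the additive group $K^+$ of a field $K$, with $A=K^*$ acting by multiplication. In general, if $|G|=2$ then $G$ is abelian. Let $|G|\ge 3$. Fix $x\ne 1$ and choose $y\notin\{1,x^{-1}\}$. Then $x$, $y$, $xy$ are all different from $1$, so they lie in the same orbit: $y=x^s$ and $xy=x^c$ with $s,c\in A$. Thus $x\,x^s=x^c$. Apply $u\in A$. Because $A$ is commutative, this gives $x^u (x^u)^s=(x^u)^c$. Since $x^u$ runs over $G\setminus\{1\}$,
$$z\,z^s=z^c\qquad\text{for all } z\in G .$$
The right side is an automorphism, so $z\mapsto zz^s$ is multiplicative: $(zw)(zw)^s=zz^s\,ww^s$ for all $z,w$. Cancel $z$ on the left and $w^s$ on the right to get $w z^s=z^s w$. As $z^s$ runs over $G$, the group $G$ is abelian. The guess survives.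

*All orbits singletons.* Take $A=1$ and $G$ any finite nonabelian group. The guess fails, so finite groups must be allowed as a correction. The next example shows where the correction has to be allowed.

*Four orbits.* Let $K$ be an infinite field of characteristic $\ne 2$ and let
$$\Gamma=\{(k,\varepsilon): k\in K,\ \varepsilon=\pm1\},\qquad (k,\varepsilon)(l,\delta)=(k+\varepsilon l,\ \varepsilon\delta),$$
that is, the semidirect product $K\rtimes\langle t\rangle$ with $t=(0,-1)$ acting as $-1$. Each $a\in A=K^*$ acts by $(k,\varepsilon)^a=(ak,\varepsilon)$, and this is an automorphism. There are four orbits: $\{(0,1)\}$, $\{(k,1):k\neq0\}$, $\{(0,-1)\}$, $\{(k,-1):k\ne0\}$. We identify $K$ with $\{(k,1)\}$. The commutator of $(k,1)$ and $(0,-1)$ is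
$$(-k,1)(0,-1)(k,1)(0,-1)=(-k,-1)(k,-1)=(-2k,1),$$
so $\Gamma'\supseteq 2K=K$. Since $\Gamma/K$ has order two, $\Gamma'=K$, which is infinite. If $N$ were a finite normal subgroup with $\Gamma/N$ abelian, then $\Gamma'\le N$ would be finite. So $\Gamma$ is not finite-by-abelian: a finite correction on top is unavoidable. This group will be our running example.

Allowing a finite piece at both ends leads to the following notion.

**Definition.** $G$ is *finite-by-abelian-by-finite* if there are normal subgroups $N\le M$ of $G$ such that $N$ is finite, $M/N$ is abelian and $G/M$ is finite.

For $\Gamma$ take $N=1$, $M=K$. For $P\times K^+$ with $P$ a finite group, take $N=P$ and $M=G$.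

**Conjecture (Neumann and Rowley).** If a group $G$ has an abelian group of automorphisms with only finitely many orbits, then $G$ is finite-by-abelian-by-finite.

The problem comes from the entry Zbl 1137.20022, "Actions of Abelian groups on groups" (doi:10.1006/jabr.1999.7935). It asks for a proof or a disproof. We shall prove the conjecture, in a stronger form: $G$ is *abelian-by-finite*, that is, it has an abelian normal subgroup of finite index (equivalently an abelian subgroup of finite index, by passing to the normal core), and the index of an abelian subgroup is bounded in terms of the number of orbits.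

**Theorem 1.** Let $A\le\operatorname{Aut}(G)$ be abelian with exactly $r<\infty$ orbits on $G$. Let $N=N(r)$ be an integer such that every coloring of the edges of the complete graph on $\{1,\dots,N\}$ with $r$ colors has a monochromatic triangle; $N=\lfloor e\,r!\rfloor+1$ suffices. Then $G$ has an abelian subgroup of index at most $\binom{N-1}{2}$. In particular $G$ is abelian-by-finite, and the Neumann–Rowley conjecture holds.

This really is stronger than what was asked, because a finite-by-abelian group need not be abelian-by-finite. Let $V=\mathbb F_p^{(\mathbb N)}$ with the standard dot product, and let $X=V\times V\times\mathbb F_p$ with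
$$(u,v,z)(u',v',z')=(u+u',\,v+v',\,z+z'+u\cdot v').$$
This is a group, and the subgroup of elements $(0,0,z)$ is finite, central, with abelian quotient $V\times V$. Two elements commute if and only if $u\cdot v'-u'\cdot v=0$, and this alternating form on $V\times V$ is nondegenerate. Suppose that $C\le X$ is abelian of finite index. Its image $W$ in $V\times V$ has finite codimension and lies in $W^\perp$. By nondegeneracy $W^\perp$ embeds in the dual of $(V\times V)/W$, so it is finite-dimensional. Then $W$ is finite-dimensional too, a contradiction. So $X$ is not abelian-by-finite, and by Theorem 1 no abelian group of automorphisms has finitely many orbits on $X$.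

## 2. Three elements $x,\ y,\ xy$ in one orbit

With two orbits, everything came from one equation $zz^s=z^c$, valid on all of $G$. With more orbits it is valid on one orbit only. To exploit multiplicativity for a product $zw$, we need $z$, $w$ and $zw$ all in that orbit. This is exactly what the next lemma assumes.

For $x\in G$ with $A$-orbit $O$, put
$$T_x=\{y\in O: xy\in O\}.$$

In $\Gamma$, take $x=(k,1)$ with $k\ne0$. Then $T_x=\{(l,1): l\neq 0,\ l\ne -k\}$. If $x=(k,-1)$, then $xy$ has second entry $+1$ for every $y\in O$, so $T_x=\emptyset$.

**Lemma 1.** Let $A$ be abelian, $O\subseteq G$ an $A$-orbit and $x\in O$. Then any two elements of $T_x$ commute.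

*Proof.* **Step 1: get an equation on the whole orbit.** Let $y_1=x^s$ and $y_2=x^t$ be in $T_x$, with $s,t\in A$. Since $xx^s\in O$, there is $c\in A$ with $xx^s=x^c$. Apply $u\in A$ and use $(x^s)^u=x^{su}=x^{us}=(x^u)^s$, and likewise for $c$:
$$z\,z^s=z^c\qquad\text{for all } z\in O. \tag{1}$$

**Step 2: compare the values of $c$ on $x$, $x^t$ and their product.** All three elements $x$, $x^t$, $xx^t$ lie in $O$; the third does because $x^t=y_2\in T_x$. So (1) applies to each of them. Since $c$ is an automorphism,
$$(xx^t)(xx^t)^s=(xx^t)^c=x^c\,(x^t)^c=(x\,x^s)(x^t\,x^{ts}).$$
The left side is $x\,x^t\,x^s\,x^{ts}$. Cancel $x$ on the left and $x^{ts}$ on the right: $x^tx^s=x^sx^t$. $\square$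

Hence for every $x\in G$ the subgroup
$$C_x:=\langle T_x\rangle$$
is abelian; here $T_x$ is formed with respect to the orbit of $x$, and $C_x=1$ if $T_x=\emptyset$. In $\Gamma$ we find $C_{(k,1)}=K$ for $k\ne 0$, since a subgroup of the infinite group $K$ that contains all but at most two of its elements is $K$. We also find $C_{(k,-1)}=1$ for all $k$.

## 3. Orbits with no products inside

A sensible plan is now this: some orbit $O$ should be large, because finitely many orbits fill $G$; pick $x\in O$ and show that $C_x$ has finite index. For two orbits and $|G|\ge 3$ this works, by the computation in Section 1.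

It stops at the group $\Gamma$. There the orbit $O=\{(k,-1):k\neq 0\}$ is half of the group apart from one element, and yet $T_x=\emptyset$ for every $x\in O$. A large orbit may have no products inside it at all, and Lemma 1 then says nothing about it. The difficulty is to locate an $x$ for which $T_x$ is rich.

The way out is not to choose the orbit or $x$ in advance. Take a sequence $h_1,h_2,\dots$ in $G$ and look at the quotients $h_i^{-1}h_j$ with $i<j$. For $i<j<k$,
$$h_i^{-1}h_j\cdot h_j^{-1}h_k=h_i^{-1}h_k,$$
so if the pairs $\{i,j\}$, $\{j,k\}$, $\{i,k\}$ all get the same orbit, then $x=h_i^{-1}h_j$ and $y=h_j^{-1}h_k$ satisfy $y\in T_x$. Ramsey's theorem forces such a triple in every long sequence. By itself this only says that some $T_x$ is nonempty. But suppose that all the $C_x$ were small. Then we could choose each $h_k$ so as to avoid $y\in C_x$ for every earlier pair, and go on forever, against Ramsey's theorem. So at some point avoidance is impossible, which means that finitely many cosets of the abelian groups $C_x$ cover $G$. The next section shows that such a cover forces one of them to have small index.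

## 4. Covering a group by finitely many cosets

The following lemma is due to B. H. Neumann, J. London Math. Soc. 29 (1954). As an illustration, an infinite group is not a finite union of cosets of infinite-index subgroups; for instance, $\mathbb Q^2$ is not a finite union of lines.

**Lemma 2.** Let $G=\bigcup_{i=1}^n g_iH_i$ with subgroups $H_i$. Then those $g_iH_i$ with $[G:H_i]<\infty$ already cover $G$, and some $H_i$ has index at most $n$.

*Proof.* **Step 1: some $H_i$ has finite index.** This is the qualitative core, and we prove it for all groups at once, by induction on the number of distinct subgroups among the $H_i$. Let $H$ be one of them. If every left coset of $H$ occurs among the $g_iH_i$, then $H$ has finite index and we are done. Otherwise some coset $gH$ does not occur. It is disjoint from every listed coset of $H$, so it is contained in the union of the listed cosets of the other subgroups. In particular there are other subgroups, which settles the case of one distinct subgroup. Now translate: any coset $g'H=(g'g^{-1})gH$ lies in a finite union of cosets of the other subgroups. Replacing each listed coset of $H$ in this way, we write $G$ as a finite union of cosets of the other subgroups, and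 induction applies.

**Step 2: the cosets of infinite-index subgroups can be omitted.** Let $I=\{i:[G:H_i]<\infty\}$, nonempty by Step 1, and let $D=\bigcap_{i\in I}H_i$, which has finite index. Suppose that $\bigcup_{i\in I}g_iH_i\neq G$. This union is a union of left cosets of $D$, so it misses a whole coset $gD$. Then $gD\subseteq\bigcup_{i\notin I}g_iH_i$, that is,
$$D=\bigcup_{i\notin I}\bigl(g^{-1}g_iH_i\cap D\bigr).$$
Each nonempty set on the right is a left coset in $D$ of $H_i\cap D$. If $H_i\cap D$ had finite index in $D$, it would have finite index in $G$, and so would $H_i$, against $i\notin I$. So $D$ is a finite union of cosets of infinite-index subgroups of $D$, which contradicts Step 1 for the group $D$.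

**Step 3: a bound for the index.** We count cosets of $D$. For $i\in I$ the set $g_iH_i$ consists of $[H_i:D]$ cosets of $D$. Since these sets cover $G$, we get $[G:D]\le\sum_{i\in I}[H_i:D]$. Dividing by $[G:D]$ gives
$$1\le\sum_{i\in I}\frac1{[G:H_i]} .$$
So some $H_i$ with $i\in I$ has index at most $|I|\le n$. $\square$

## 5. Monochromatic triangles and an abelian subgroup of bounded index

We first confirm the value of $N(r)$ (Greenwood–Gleason 1955).

**Lemma 3.** For $r\ge1$, every coloring with $r$ colors of the edges of the complete graph on $\lfloor e\,r!\rfloor+1$ vertices has a monochromatic triangle.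

*Proof.* Put $a_r=\sum_{i=0}^r r!/i!$. Then
$$0<e\,r!-a_r=\sum_{j\ge1}\frac1{(r+1)\cdots(r+j)}<\sum_{j\ge1}\frac1{(r+1)^j}=\frac1r\le1,$$
so $a_r=\lfloor e\,r!\rfloor$. Also $a_1=2$ and $a_r=r\,a_{r-1}+1$. We use induction on $r$. For $r=1$ there are three vertices and one color. For $r>1$ take a vertex $v$ among the $a_r+1$ vertices. It has $r\,a_{r-1}+1$ edges, so at least $a_{r-1}+1$ of them have the same color, say red. If two of their far ends are joined by a red edge, these together with $v$ form a red triangle. Otherwise the far ends are at least $a_{r-1}+1$ vertices whose edges use only $r-1$ colors, and induction gives a monochromatic triangle. $\square$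

*Proof of Theorem 1.* **Step 1: a sequence that avoids all coincidences.** We set up the construction that Ramsey's theorem will stop. Choose $h_1,h_2\in G$ arbitrarily and, for $k\ge3$, as long as possible, choose
$$h_k\notin\bigcup_{1\le i<j<k}h_j\,C_{h_i^{-1}h_j}. \tag{2}$$

**Step 2: the construction cannot reach $h_N$.** Here the orbits serve as colors. Suppose that $h_1,\dots,h_N$ have been constructed. Color the pair $\{i<j\}$ by the $A$-orbit of $h_i^{-1}h_j$. There are $r$ colors, so by the choice of $N$ there are $i<j<k$ such that
$$x=h_i^{-1}h_j,\qquad y=h_j^{-1}h_k,\qquad xy=h_i^{-1}h_k$$
lie in the same orbit. Then $y\in T_x\subseteq C_x$, so $h_k=h_jy\in h_jC_{h_i^{-1}h_j}$, which contradicts (2).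

**Step 3: turn the failure into a subgroup.** A triangle needs three vertices, so $N\ge3$, and the first two choices are free. Hence for some $k$ with $3\le k\le N$ no admissible $h_k$ exists, which means
$$G=\bigcup_{1\le i<j<k}h_j\,C_{h_i^{-1}h_j}.$$
This is a union of $\binom{k-1}2\le\binom{N-1}2$ cosets of subgroups that are abelian by Lemma 1. By Lemma 2 one of these subgroups, $C$, has index at most $\binom{N-1}2$ in $G$.

**Step 4: the conjecture.** It remains to pass to a normal subgroup. Let $M$ be the normal core of $C$, the intersection of the finitely many conjugates of $C$. It is normal, abelian and of finite index. So $1\le M\le G$ shows that $G$ is finite-by-abelian-by-finite, with trivial finite part at the bottom. $\blacksquare$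

*The construction in $\Gamma$.* Take $h_1=(0,1)$ and $h_2=(0,-1)$. Then $h_1^{-1}h_2=(0,-1)$, whose $C$ is trivial, so $h_3$ must only differ from $h_2$. Take $h_3=(k,1)$ with $k\ne0$. Now $h_1^{-1}h_3=(k,1)$ has $C=K$, so the coset $h_3K=K$ becomes forbidden; $h_2^{-1}h_3=(-k,-1)$ has trivial $C$. Take $h_4=(l,-1)$ with $l\ne0$. Then $h_2^{-1}h_4=(-l,1)$ has $C=K$, so the coset $h_4K=\{(m,-1):m\in K\}$ becomes forbidden too. There is no admissible $h_5$: the cosets $K$ and $h_4K$ cover $\Gamma$.

*The bound must depend on $r$.* Take $A=1$ and $G$ a finite nonabelian simple group, so $r=|G|$. If $C$ is an abelian subgroup of index $n$, then $n>1$, and the action of $G$ on the $n$ cosets of $C$ is a nontrivial homomorphism $G\to S_n$, injective by simplicity. So $|G|\le n!$, and the least index of an abelian subgroup tends to infinity with $|G|$. There are such groups of arbitrarily large order, for instance the alternating groups.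

## 6. Ignoring finitely many cosets of infinite index

The avoidance in (2) can also dodge a set that is small in the sense of Lemma 2. So it is enough to control the orbits outside such a set, even if the set itself splits into infinitely many orbits.

**Theorem 2.** Let $A$ be an abelian group of automorphisms of $G$. Suppose $G=O_1\cup\dots\cup O_r\cup S$, where the $O_i$ are $A$-orbits and $S$ is contained in a finite union of cosets of subgroups of infinite index. Then $G$ has an abelian subgroup of index at most $\binom{N(r)-1}2$.

*Example.* Let $G=\mathbb Q^2$ and $A=\mathbb Q^*\times\mathbb Q^*$ acting coordinatewise. The points with both coordinates nonzero form one orbit, and $S$ can be the union of the two axes, so $r=1$. Here $N(1)=3$, and the bound is $\binom22=1$. In general, for $r=1$ the theorem with $N(1)=3$ says that $G$ is abelian. With $S=\{1\}$ and $G$ infinite this is again the two-orbit computation of Section 1.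

*Proof.* **Step 1: normalize $S$.** We want $S$ itself to be a union of left cosets. A right coset $Hg$ equals the left coset $g(g^{-1}Hg)$, and $g^{-1}Hg$ has infinite index when $H$ does. So we may enlarge $S$ to a finite union of left cosets of infinite-index subgroups. By Lemma 2, $G$ is not a finite union of such cosets. In particular $G\ne S$, so $r\ge1$. Put $N=N(r)$.

**Step 2: the sequence, now also avoiding $S$.** The extra condition ensures that every pair still gets a color. Choose $h_1$ arbitrarily. For $k\ge2$ require
$$h_k\notin\bigcup_{i<k}h_iS, \tag{3}$$
and for $k\ge3$ also (2). By (3), $h_i^{-1}h_k\notin S$ for $i<k$, so $h_i^{-1}h_k$ lies in some $O_l$. Choose one such $l$ as the color of $\{i<k\}$.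

**Step 3: the construction stops.** If it reached $h_N$, there would be $i<j<k$ for which $x=h_i^{-1}h_j$, $y=h_j^{-1}h_k$ and $xy=h_i^{-1}h_k$ lie in the same orbit $O_l$. Then $y\in T_x\subseteq C_x$ and $h_k\in h_jC_x$, against (2).

**Step 4: read off the subgroup.** So at some $k$ with $2\le k\le N$ there is no admissible $h_k$. Then $G$ is the union of the cosets in (2), of which there are $\binom{k-1}2\le\binom{N-1}2$ (none for $k=2$), and the finitely many cosets of infinite-index subgroups that make up the sets $h_iS$. By Lemma 2 the cosets of finite-index subgroups among these already cover $G$. They are therefore a nonempty family, and all of them are cosets of groups $C_x$, at most $\binom{N-1}2$ in number. The last part of Lemma 2, applied to this smaller cover, gives some $C_x$ of index at most $\binom{N-1}2$. It is abelian by Lemma 1. $\square$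

## 7. The module over the group ring and a finite second derived group

Theorem 1 is now the input for a description of $G$. We recall what is needed. A subgroup $B\le G$ is *$A$-invariant* if $B^a=B$ for all $a\in A$; it is then a union of $A$-orbits. So **if $A$ has finitely many orbits on a group, that group has only finitely many $A$-invariant subgroups**; this is used repeatedly. An abelian $A$-invariant subgroup $B$, written additively, is a module over the group ring $\mathbb Z[A]$ through $a\cdot b=b^a$, and $\mathbb Z[A]$ is commutative. Its submodules are the $A$-invariant subgroups.

An abelian group $U$ is *divisible* if $qU=U$ for all $q\ge1$, as $\mathbb Q$ is; a divisible subgroup of an abelian group is a direct summand (Baer). The *FC-center* of $G$ is $F=\{g\in G:[G:C_G(g)]<\infty\}$. It is a subgroup, because $C_G(g)\cap C_G(h)\le C_G(gh)$ and $C_G(g^{-1})=C_G(g)$, and it is characteristic. In $\Gamma$ every element of $K$ is centralized by $K$, while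
$$(l,1)(k,-1)(-l,1)=(k+2l,-1)$$
takes infinitely many values as $l$ varies. So the FC-center of $\Gamma$ is $K$. Finally, *Schur's theorem*: if $M/Z(M)$ is finite, then $M'$ is finite.

**Theorem 3.** Let $A\le\operatorname{Aut}(G)$ be abelian with finitely many orbits on $G$.

1. $G$ has a characteristic abelian subgroup $B$ of finite index with $B=E\oplus U$, where $E$ has finite exponent and $U$ is torsion-free divisible.
2. $B$ has a finite chain of $A$-invariant subgroups in which each factor is, as an $A$-group, the additive group of a field $K$ on which $A$ acts by multiplication through a subgroup of finite index in $K^*$.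
3. There are $A$-invariant normal subgroups $N\le M$ of $G$ with $N$ finite, $M/N$ abelian and $G/M$ finite abelian. In particular $G/N$ is metabelian and $G''$ is finite.

The field in part 2 may differ from factor to factor. The subgroup need not be all of $K^*$: the positive reals acting on $\mathbb R$ by multiplication have three orbits, and they have index $2$ in $\mathbb R^*$.

*Proof of part 1.* **Step 1: make the abelian subgroup characteristic.** The subgroup $C$ of Theorem 1 need not be $A$-invariant, so we replace it. Let $C$ be abelian of finite index in $G$, and let $F$ be the FC-center. For $c\in C$ we have $C\le C_G(c)$, so $c\in F$. Hence $C\le F$, and we can write $F=\bigcup_{i=1}^kCt_i$. The subgroup $C\cap\bigcap_iC_F(t_i)$ has finite index in $F$, because each $t_i$ lies in $F$. Its elements commute with $C$ and with all $t_i$, hence with all of $F$. So $B:=Z(F)$ has finite index in $F$, and therefore in $G$, since $F\ge C$. It is abelian, and it is characteristic in $G$, being the center of a characteristic subgroup.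

**Step 2: find the divisible part.** Since $B$ is $A$-invariant, it is a union of finitely many $A$-orbits, so it has only finitely many $A$-invariant subgroups. The subgroups $n!B$ are $A$-invariant and descending, so there is $n_0\ge1$ with $n!B=n_0!B$ for all $n\ge n_0$. Put $m=n_0!$ and $U=mB$. For $q\ge1$ the product $n_0!\,q!$ divides $(n_0+q)!$, so $mq$ divides $(n_0+q)!$, and
$$U=(n_0+q)!B\subseteq mqB=qU\subseteq U.$$
So $qU=U$ for all $q\ge1$, and $U$ is divisible.

**Step 3: $U$ is torsion-free and splits off.** Element orders are constant on orbits, so only finitely many orders occur in $B$, and the torsion subgroup of $B$ has finite exponent. Let $T$ be the torsion subgroup of $U$. If $u\in T$ and $u=qv$ with $v\in U$, then $v$ is a torsion element; so $T$ is divisible. If $e\geq 1$ is an exponent of $T$, then $T=eT=0$. So $U$ is torsion-free divisible, and it is a direct summand: $B=U\oplus E$. Finally $mE\subseteq mB=U$ and $mE\subseteq E$, so $mE\subseteq U\cap E=0$. $\square$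

*The second and third steps use only that $B$ is an abelian group on which an abelian group $A$ has finitely many orbits; we shall need this in Section 9.*

*Proof of part 2.* **Step 1: a composition series.** As $B$ has only finitely many $A$-invariant subgroups, it has a finite chain of them that cannot be refined. Its factors are simple $\mathbb Z[A]$-modules.

**Step 2: identify a factor.** Let $V$ be such a factor and $0\ne v\in V$. By simplicity the map $\mathbb Z[A]\to V$, $\rho\mapsto\rho v$, is surjective. Its kernel $\mathfrak m$ is an ideal, and it is maximal because $V$ is simple. So $V\cong K:=\mathbb Z[A]/\mathfrak m$, a field, and $A$ acts on it by multiplication through its image $H\le K^*$. The orbits on $K\setminus\{0\}$ are the cosets of $H$ in $K^*$. They are finite in number, because the orbits of $A$ on a factor of the chain are images of orbits on a subgroup of $B$. So $[K^*:H]<\infty$. $\square$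

*Proof of part 3.* **Step 1: pass to a subgroup of $A$ that commutes with conjugations.** The aim is to make conjugation by elements of $G$ linear over a commutative ring. Since $B$ is characteristic, $A$ acts on the finite group $G/B$. Let $A_0=C_A(G/B)$ be the kernel of this action. It has finite index in $A$, so each $A$-orbit is a union of finitely many $A_0$-orbits, and $A_0$ also has finitely many orbits on $G$. Write $\gamma_g(b)=g^{-1}bg$ for $g\in G$, $b\in B$. If $a\in A_0$, then $g^a=gb'$ with $b'\in B$, and
$$\gamma_g(b)^a=(g^a)^{-1}b^ag^a=b'^{-1}\,(g^{-1}b^ag)\,b'=g^{-1}b^ag=\gamma_g(b^a),$$
because $g^{-1}b^ag\in B$ and $B$ is abelian. So each $\gamma_g$ is an automorphism of the $R$-module $B$, where $R=\mathbb Z[A_0]$.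

**Step 2: the smallest submodule of finite index.** We look for a submodule that is cyclic, because the endomorphisms of a cyclic module over a commutative ring commute. Now $B$ has only finitely many $R$-submodules. Let $D$ be the intersection of those of finite index in $B$. Then $[B:D]<\infty$, so $[G:D]<\infty$. Each $\gamma_g$ permutes the finite-index $R$-submodules of $B$. So does each $a\in A$, because $a$ commutes with $A_0$. Hence $D$ is normal in $G$ and $A$-invariant.

**Step 3: $D$ is cyclic over $R$.** $D$ is a finite union of $A_0$-orbits, hence a finite union of submodules $Rd$. By Lemma 2, some $Rd$ has finite index in $D$, and then it has finite index in $B$. So $D\subseteq Rd$ by the definition of $D$, and $D=Rd$.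

**Step 4: $G$ acts on $D$ through an abelian group.** Let $\varphi$ be an $R$-endomorphism of $D$, and let $\varphi(d)=\rho d$ with $\rho\in R$. Then $\varphi(\sigma d)=\sigma\rho d=\rho(\sigma d)$ for all $\sigma\in R$, so $\varphi$ is multiplication by $\rho$. As $R$ is commutative, all $R$-endomorphisms of $D$ commute with each other. In particular the restrictions of the $\gamma_g$ to $D$ do. So with $M:=C_G(D)$ the group $G/M$ is abelian. Since $B$ is abelian and contains $D$, we have $M\ge B$, so $G/M$ is finite.

**Step 5: the finite group $N$.** We have $D\le M$, and $M$ centralizes $D$, so $D\le Z(M)$, and $D$ has finite index in $M$. By Schur's theorem $N:=M'$ is finite. Since $D$ is normal and $A$-invariant, so is $M=C_G(D)$, and so is $N=M'$. Clearly $M/N$ is abelian. As $G/M$ is abelian, $G'\le M$. Therefore $(G/N)'\le M/N$ is abelian, so $G/N$ is metabelian, and $G''\le M'=N$ is finite. $\square$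

For $\Gamma$ we get $B=K$, $A_0=A$, $D=K$ (a simple module), $M=C_\Gamma(K)=K$, $G/M$ of order $2$, and $N=1$.

*$N$ cannot be dropped from part 3.* Let $P$ be a finite perfect nontrivial group, $K$ an infinite field, $G=P\times K^+$, and let $A=K^*$ act on $K$ only. There are $2|P|$ orbits, and $G''=P$. By the argument of Step 5, $N\ge G''=P$ whenever $M/N$ and $G/M$ are abelian. On the other side, as Section 1 showed with $\Gamma$, "abelian-by-finite" cannot be improved to "finite-by-abelian".

## 8. Finitely generated $A$

The source lists as a known result that, for finitely generated $A$, finitely many orbits force $G$ to be finite. We have not used it, and it follows from Theorem 3. We recall the textbook fact (the Nullstellensatz over $\mathbb Z$) that a field which is finitely generated as a ring is finite.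

**Corollary.** If, in the situation of Theorem 3, $A$ is finitely generated, then $G$ is finite.

*Proof.* Each field in part 2 is a quotient $K=\mathbb Z[A]/\mathfrak m$. The ring $\mathbb Z[A]$ is generated by finitely many generators of $A$ and their inverses. So $K$ is a field that is finitely generated as a ring, hence finite. The chain in part 2 is finite, so $B$ is finite, and so is $G$. $\square$

## 9. Which abelian groups $E\oplus U$ occur

Part 1 of Theorem 3 has a converse, and this classifies the groups in question up to finite index.

**Theorem 4.** (a) An abelian group $B$ has an abelian group of automorphisms with finitely many orbits if and only if $B=E\oplus U$ with $E$ of finite exponent and $U$ torsion-free divisible.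

(b) A group $H$ has a finite-index subgroup admitting an abelian group of automorphisms with finitely many orbits if and only if $H$ has a finite-index subgroup of the form $E\oplus U$ as in (a).

For instance, $\mathbb Z$ has no abelian group of automorphisms with finitely many orbits; in fact its only automorphisms are $\pm1$. The groups $\mathbb Q$ and $\mathbb Q\oplus(\mathbb Z/4)^{(\mathbb N)}$ have one, by (a).

*Proof of (b) from (a).* If $H$ has a finite-index subgroup $E\oplus U$, apply "if" in (a) to it. Conversely, if $G\le H$ has finite index and admits such automorphisms, then Theorem 3, part 1, gives $B=E\oplus U$ of finite index in $G$, hence in $H$.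

*Proof of (a), "only if".* This is Steps 2 and 3 in the proof of Theorem 3, part 1.

*Proof of (a), "if".* **Step 1: reduce to three types.** The aim is to treat one homogeneous summand at a time. By Prüfer's theorem a group $E$ of finite exponent is a direct sum of cyclic groups of prime power order, and only finitely many prime powers occur, since they divide the exponent. Group the summands by their order. The orders that occur finitely often contribute together a finite group. So $B$ is a direct sum of finitely many groups of these types:

- (i) a finite group;
- (ii) $(\mathbb Z/p^k)^{(\kappa)}$ with $p$ prime, $k\ge1$ and $\kappa$ an infinite cardinal;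
- (iii) a $\mathbb Q$-vector space $U\ne0$.

It suffices to give each summand an abelian group of automorphisms with finitely many orbits. The direct product of these groups is abelian and acts on the direct sum, and its orbits are the products of orbits, so there are finitely many.

**Step 2: types (i) and (iii).** These two need only elementary fields. For (i) use the trivial group. For (iii) we find a field $K\supseteq\mathbb Q$ with $[K:\mathbb Q]=\dim_{\mathbb Q}U$. If the dimension is a finite number $d$, take $K=\mathbb Q(\sqrt[d]{2})$, of degree $d$ by Eisenstein's criterion. If it is an infinite cardinal $\kappa$, take $K=\mathbb Q(X_i:i\in\kappa)$. This field has cardinality $\kappa$, so its dimension is at most $\kappa$, and it is at least $\kappa$ because the $X_i$ are linearly independent. Then $U\cong K^+$, and the abelian group $K^*$ has two orbits on $K^+$.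

**Step 3: a ring for type (ii).** We need a commutative ring with additive group $(\mathbb Z/p^k)^{(\kappa)}$ and very many units. Let $\Lambda=(\mathbb Z/p^k)[X_i:i\in\kappa]$. The ideal $p\Lambda$ is prime, because $\Lambda/p\Lambda=\mathbb F_p[X_i:i\in\kappa]$ is a domain. Let $R$ be the localization of $\Lambda$ at $p\Lambda$, so that the elements of $\Lambda\setminus p\Lambda$ become invertible. Then $R$ is a local ring with maximal ideal $pR$, and $R/pR=\mathbb F_p(X_i:i\in\kappa)$.

**Step 4: annihilators of powers of $p$ in $R$.** This will give freeness. In $\Lambda$, looking at coefficients,
$$p^lf=0\ \Longrightarrow\ f\in p^{k-l}\Lambda\qquad(0\le l\le k). \tag{4}$$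
Next, an element $t\in\Lambda\setminus p\Lambda$ is not a zero divisor. Indeed, suppose $tf=0$ with $f\ne0$, and write $f=p^lg$ with $g\notin p\Lambda$ and $l<k$. Then $p^l(tg)=0$, so $tg\in p^{k-l}\Lambda\subseteq p\Lambda$ by (4), which is impossible as $p\Lambda$ is prime. Now let $w=f/s\in R$ with $p^lw=0$. Then $t\,p^lf=0$ for some $t\in\Lambda\setminus p\Lambda$, so $p^lf=0$, so $f\in p^{k-l}\Lambda$ by (4). Hence
$$p^lw=0\ \Longrightarrow\ w\in p^{k-l}R\qquad(w\in R,\ 0\le l\le k). \tag{5}$$

**Step 5: $R$ is free over $\mathbb Z/p^k$ of rank $\kappa$.** We lift a basis. Choose elements $e_j\in R$ whose images form a basis of $R/pR$ over $\mathbb F_p$, and let $L$ be their $\mathbb Z/p^k$-span. Then $R=L+pR$. Substituting this equation into itself, we get $R=L+p^2R=\dots=L+p^kR=L$. So the $e_j$ span $R$. Suppose $\sum_jc_je_j=0$ with $c_j\in\mathbb Z/p^k$, almost all zero but not all. Let $p^i$ be the largest power of $p$ that divides all $c_j$. Then $i<k$, and $c_j=p^ic_j'$ with some $c_j'$ not divisible by $p$. By (5), $\sum_jc_j'e_j\in p^{k-i}R\subseteq pR$, against the independence of the images of the $e_j$ over $\mathbb F_p$. So the $e_j$ are a basis of $R$ over $\mathbb Z/p^k$. Their number is $\dim_{\mathbb F_p}\mathbb F_p(X_i:i\in\kappa)$.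 This is $\kappa$, for the same reason as in Step 2: the field has cardinality $\kappa$, and the $X_i$ are independent. Therefore $R^+\cong(\mathbb Z/p^k)^{(\kappa)}$.

**Step 6: count the orbits of $R^*$ on $R^+$.** The unit group $R^*$ is abelian and acts on $R^+$ by multiplication. Let $0\ne w\in R$. As $p^kR=0$, there is a unique $i$ with $0\le i<k$ and $w\in p^iR\setminus p^{i+1}R$. Write $w=p^iu$. Then $u\notin pR$, and since $R$ is local with maximal ideal $pR$, the element $u$ is a unit. So $w$ lies in the orbit $p^iR^*$ of $p^i$. Conversely, if $p^iu=p^{i+1}v$ with $u$ a unit and $i<k$, then $p^i(u-pv)=0$ with $u-pv$ a unit, so $p^i=0$ in $R$. This is false, since $R$ is a nonzero free $\mathbb Z/p^k$-module. Hence $p^iR^*=p^iR\setminus p^{i+1}R$ for $0\le i<k$, and $R^*$ has exactly $k+1$ orbits on $R^+$: these $k$ sets and $\{0\}$. $\square$
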